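\title{Cosets that do not cover a group miss a $2^{-n}$ fraction of it}

\begin{abstract}
We prove that $n$ cosets of subgroups of a finite group $G$ either cover $G$ or leave at least $|G|/2^n$ elements uncovered. This confirms a conjecture, and the constant is best possible for every $n$. More generally, take $k_j$ cosets of a subgroup $H_j$ for $j=1,\dots,r$ in an arbitrary group, and suppose that the uncovered set $U$ is nonempty. Then the group is a union of at most $N=\prod_j(k_j+1)$ left translates of $U$, and of at most $N$ right translates. The proof bounds the rank of a matrix indexed by $G\times G$ whose entry at $(x,y)$ vanishes exactly when $x^{-1}y$ is covered. The same matrix shows that in the case of equality $|U|=|G|/N$ the set $U$ is a coset of a subgroup contained in every $H_j$.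
\end{abstract}

\section{The problem and the results}

Let $G$ be a finite group and let $g_1H_1,\dots,g_nH_n$ be cosets of subgroups of $G$ whose union $E$ is not all of $G$. How close to $|G|$ can $|E|$ be? It is known that $|E|\le\gamma_n|G|$ for a constant $\gamma_n<1$ that depends only on $n$, and that in certain special cases the best such constant is $(2^n-1)/2^n$. The conjecture in \cite{problem} is that $(2^n-1)/2^n$ is the best constant in general. We prove it.

Throughout, ``coset'' means left coset, and the same subgroup or the same coset may occur several times in a family.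

\begin{theorem}\label{thm:main}
Let $G$ be a finite group, let $n\ge1$, and let $g_1H_1,\dots,g_nH_n$ be cosets of subgroups of $G$ with $E=\bigcup_i g_iH_i\ne G$. Then
\[
|E|\le\frac{2^n-1}{2^n}\,|G|.
\]
For every $n$ the constant is best possible.
\end{theorem}

Right cosets are included, since $Hg=g\,(g^{-1}Hg)$ is a left coset of a conjugate subgroup.

Two extreme cases suggest the constant. Since $E\neq G$, every $H_i$ is proper, so each coset misses at least half of $G$. If $G=G_1\times\dots\times G_n$ and $H_i$ is the preimage of a subgroup of $G_i$, then the conditions $x\notin g_iH_i$ concern different coordinates, and the uncovered proportion is $\prod_i\bigl(1-1/[G:H_i]\bigr)\ge2^{-n}$. If instead all $n$ cosets belong to one subgroup of index $d$, and $k\le n$ of them are distinct, then $d\ge k+1$ and the uncovered proportion is $1-k/d\ge 1/(k+1)\ge1/(n+1)$, which is much larger. Combining the two cases gives the following family.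

\begin{example}\label{ex:sharp}
Fix $k_1,\dots,k_r\ge1$. Let $G=\prod_{j=1}^r\mathbb Z/(k_j+1)$ and $H_j=\{x\in G: x_j=0\}$, and for each $j$ take the $k_j$ cosets $\{x:x_j=c\}$ with $c\neq0$. An element is uncovered exactly when all its coordinates vanish, so one element out of $\prod_j(k_j+1)$ is uncovered. For $k_1=\dots=k_r=1$ this is $G=(\mathbb Z/2)^n$ with $n=r$ cosets and uncovered proportion $2^{-n}$.
\end{example}

Between the extremes, cosets of different subgroups are not independent, and two natural arguments fail. It is not enough that each coset is proper: the three subgroups of order $2$ cover $(\mathbb Z/2)^2$. So the hypothesis $E\ne G$ has to be used for the whole family at once. Nor can one add the cosets one at a time and claim that each covers at most half of what is left: in $\mathbb Z/4$ the coset $\{2\}$ of the trivial subgroup leaves $\{0,1,3\}$, and the coset $\{1,3\}$ covers two thirds of that.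

Example~\ref{ex:sharp} turns out to be extremal once the cosets are grouped by their subgroups. We prove this in a form that makes sense for infinite groups, where ``$U$ has proportion at least $1/N$'' is replaced by ``$N$ translates of $U$ cover $G$''.

\begin{theorem}\label{thm:general}
Let $G$ be any group, finite or infinite, and let $H_1,\dots,H_r$ be subgroups of $G$. For each $j$ let $g_{j,1}H_j,\dots,g_{j,k_j}H_j$ be $k_j\ge1$ cosets of $H_j$. Let $U$ be the complement in $G$ of the union of all these $n=\sum_jk_j$ cosets, and put $N=\prod_{j=1}^r(k_j+1)\le2^n$. Suppose that $U\neq\emptyset$.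
\begin{itemize}
\item[(a)] $G$ is a union of at most $N$ left translates $xU$ of $U$, and also of at most $N$ right translates $Uy$.
\item[(b)] If $G$ is finite, then $|U|\ge|G|/N\ge |G|/2^n$. For every choice of $r,k_1,\dots,k_r$ the constant $1/N$ is best possible.
\item[(c)] If $G$ is finite and $|U|=|G|/N$, then $U=uW$ for some $u\in G$ and some subgroup $W$ of index $N$. Moreover $W\le H_j$ for every $j$, and for every $j$ left multiplication by $uWu^{-1}$ permutes the multiset $\{g_{j,1}H_j,\dots,g_{j,k_j}H_j\}$.
\end{itemize}
\end{theorem}

The inequality $N\le 2^n$ comes from the binomial theorem: $2^k=\sum_{s}\binom ks\ge1+k$ for $k\ge1$, and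
\begin{equation}\label{eq:binom}
k+1<2^k\quad\text{for }k\ge2 .
\end{equation}

\begin{corollary}\label{cor:equality}
If $|E|=\frac{2^n-1}{2^n}|G|$ in Theorem~\ref{thm:main}, then $H_1,\dots,H_n$ are pairwise distinct, and $G\setminus E=uW$ for some $u\in G$ and some subgroup $W$ of index $2^n$ with $W\le H_i$ and $uWu^{-1}\le g_iH_ig_i^{-1}$ for all $i$. In particular every index $[G:H_i]$ is a power of $2$.
\end{corollary}

Part (c) and the corollary give necessary conditions for equality; we do not classify the extremal families.

Section~\ref{sec:chains} reduces part (a) to bounding the length of certain sequences in $G$. Section~\ref{sec:matrix} bounds that length by the rank of a matrix, which proves (a), (b) and Theorem~\ref{thm:main}. Section~\ref{sec:equality} treats equality.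

\section{Chains and coverings by translates}\label{sec:chains}

We work in the situation of Theorem~\ref{thm:general}.

\subsection*{Normalization}
Pick $u\in U$ and replace every $g_{j,i}$ by $u^{-1}g_{j,i}$. The subgroups and the numbers $k_j$ stay the same, and $U$ becomes $U'=u^{-1}U$, which contains $1$ and has the same cardinality. A covering $G=\bigcup_p x_pU'$ is the covering $G=\bigcup_p (x_pu^{-1})U$, and a covering $G=\bigcup_p U'y_p$ gives $G=uG=\bigcup_p Uy_p$. So for (a) and (b) we may assume
\[
1\in U .
\]
This is the only use of the hypothesis $U\ne\emptyset$.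

\subsection*{Chains}
To cover $G$ by few translates of $U$, proceed greedily: as long as some element $x$ is uncovered, add the translate $xU$, which contains $x$ because $1\in U$. The question is how long this can go on.

\begin{definition}
A \emph{chain} of length $m\geq 1$ is a sequence $x_1,\dots,x_m$ in $G$ with $x_q\notin x_pU$, that is $x_p^{-1}x_q\notin U$, for all $p<q$.
\end{definition}

If $1$ were not in $U$, the constant sequences would be chains of every length.

\begin{lemma}\label{lem:greedy}
Suppose that every chain has length at most $N$.
\begin{itemize}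
\item[(i)] Every chain is the initial segment of a chain $x_1,\dots,x_m$ with $G=\bigcup_{p\le m}x_pU$. In particular $G$ is a union of at most $N$ left translates of $U$.
\item[(ii)] $G$ is a union of at most $N$ right translates of $U$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) Among the chains that begin with the given one, take a longest, $x_1,\dots,x_m$. An element outside $\bigcup_px_pU$ could be appended to it, so there is none. For the second sentence, start from a chain of length $1$.

(ii) Consider sequences $y_1,\dots,y_m$ with $y_q\notin Uy_p$ for all $p<q$. For such a sequence, $y_m^{-1},\dots,y_1^{-1}$ is a chain: for $p<q$ the term $y_q^{-1}$ precedes $y_p^{-1}$, and $(y_q^{-1})^{-1}y_p^{-1}=y_qy_p^{-1}\notin U$. Hence $m\le N$. Take a longest such sequence; an element outside $\bigcup_pUy_p$ could be appended to it, so $G=\bigcup_pUy_p$.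
\end{proof}

\subsection*{What the pigeonhole principle gives}
For one subgroup $H$ with cosets $g_1H,\dots,g_kH$, chains have length at most $k+1$. Indeed, $1\in U$ means that no $g_iH$ equals $H$, so $H\subseteq U$. In a chain, $x_p^{-1}x_q\notin H$ for $p<q$, so the cosets $x_2H,\dots,x_mH$ are distinct. Each of them is one of the $k$ cosets $x_1g_iH$, because $x_1^{-1}x_q$ is covered. Thus $m-1\le k$.

For $n$ cosets of different subgroups, color each pair $p<q$ by one of the cosets that contain $x_p^{-1}x_q$. Three indices whose three pairs have the same color would form a chain of length $3$ for a single coset, which the case $k=1$ excludes. Ramsey's theorem (for each $n$ there is an $R$ such that every coloring of the pairs of an $R$-element set with $n$ colors has such a triple) then bounds $m$ in terms of $n$. This does not give $2^n$, even for $n=2$: coloring the sides of a pentagon with one color and its diagonals with the other produces no monochromatic triple, so $m=5$ is not excluded. We need a measure of complexity that equals $k+1$ for one subgroup and is multiplicative over the subgroups. The rank of a matrix is such a measure.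

\section{A matrix of rank at most $N$}\label{sec:matrix}

We keep the assumption $1\in U$. For a subgroup $H$ and $x,y,g\in G$,
\begin{equation}\label{eq:coset}
x^{-1}y\in gH\iff y\in xgH\iff xgH=yH .
\end{equation}
So ``$x^{-1}y$ is covered by $gH$'' says that a coset depending only on $x$ equals a coset depending only on $y$. If cosets carry distinct labels in a field, this is the vanishing of a difference of two labels.

We take the labels to be indeterminates. Let $K$ be the field of rational functions over $\mathbb Q$ in independent variables $t_{j,c}$, one for each $j\in\{1,\dots,r\}$ and each left coset $c$ of $H_j$. There may be infinitely many variables; $K$ is the field of fractions of the polynomial ring in them, and each expression below involves finitely many. Write $t_j(x)=t_{j,xH_j}$, so that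
\begin{equation}\label{eq:label}
t_j(x)=t_j(y)\iff xH_j=yH_j .
\end{equation}

\subsection*{Two cosets}
Take $n=2$, with cosets $g_1H_1$ and $g_2H_2$. Put
\[
a=t_1(xg_1),\quad c=t_2(xg_2),\qquad b=t_1(y),\quad d=t_2(y),
\]
so that $a,c$ depend only on $x$ and $b,d$ only on $y$, and let $A(x,y)=(a-b)(c-d)$. By \eqref{eq:coset} and \eqref{eq:label}, $A(x,y)=0$ exactly when $x^{-1}y$ lies in $g_1H_1$ or in $g_2H_2$. Expanding,
\[
A(x,y)=ac-ad-cb+bd=(ac,\;a,\;c,\;1)\cdot(1,\;-d,\;-b,\;bd),
\]
the dot product of a vector in $K^4$ depending on $x$ and a vector in $K^4$ depending on $y$. Suppose that $x_1,\dots,x_5$ were a chain. The $5\times5$ matrix $(A(x_p,x_q))$ would vanish above the diagonal and, since $1\in U$, nowhere on the diagonal, so it would be invertible. It is also the product of a $5\times4$ and a $4\times5$ matrix, so it is singular. Hence chains have length at most $4$, four translates of $U$ cover $G$ by Lemma~\ref{lem:greedy}, and $|U|\ge|G|/4$ when $G$ is finite. This is Theorem~\ref{thm:main} for $n=2$.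

If $H_1=H_2$, we may use one set of labels for both factors. Then $d=b$, the two middle terms merge, and
\[
(a-b)(c-b)=(ac,\;a+c,\;1)\cdot(1,\;-b,\;b^2)
\]
has only three terms. This merging is the source of the factor $k_j+1$ in place of $2^{k_j}$.

\subsection*{The general case}
For $x,y\in G$ define
\[
A(x,y)=\prod_{j=1}^r\prod_{i=1}^{k_j}\bigl(t_j(xg_{j,i})-t_j(y)\bigr)\in K .
\]
A product in a field vanishes exactly when a factor does, so \eqref{eq:coset} and \eqref{eq:label} give
\begin{equation}\label{eq:vanish}
A(x,y)\ne0\iff x^{-1}y\in U .
\end{equation}
In particular $A(x,x)\neq0$ for all $x$.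

To separate $x$ from $y$, recall the elementary symmetric polynomials $e_s(a_1,\dots,a_k)=\sum_{i_1<\dots<i_s}a_{i_1}\cdots a_{i_s}$, with $e_0=1$ and $e_1=a_1+\dots+a_k$. Choosing $-z$ from $s$ of the factors and $a_i$ from the others gives
\begin{equation}\label{eq:sym}
\prod_{i=1}^k(a_i-z)=\sum_{s=0}^k e_{k-s}(a_1,\dots,a_k)\,(-z)^s .
\end{equation}
Let $\Sigma=\prod_{j=1}^r\{0,1,\dots,k_j\}$, a set with $N$ elements. For $s=(s_1,\dots,s_r)\in\Sigma$ put
\[
P_s(x)=\prod_{j=1}^r e_{k_j-s_j}\bigl(t_j(xg_{j,1}),\dots,t_j(xg_{j,k_j})\bigr),\qquad
Q_s(y)=\prod_{j=1}^r\bigl(-t_j(y)\bigr)^{s_j},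
\]
and let $P(x)=(P_s(x))_{s\in\Sigma}$ and $Q(y)=(Q_s(y))_{s\in\Sigma}$ be the corresponding vectors in $K^\Sigma$. Write $\langle v,v'\rangle=\sum_{s\in\Sigma}v_sv'_s$.

\begin{lemma}\label{lem:factor}
For all $x,y\in G$ we have $A(x,y)=\langle P(x),Q(y)\rangle$.
\end{lemma}

\begin{proof}
For each $j$ apply \eqref{eq:sym} with $a_i=t_j(xg_{j,i})$ and $z=t_j(y)$. This writes the $j$-th block of factors of $A(x,y)$ as a sum over $s_j\in\{0,\dots,k_j\}$. Multiplying the $r$ sums out gives one term for each $s\in\Sigma$, and that term is $P_s(x)Q_s(y)$.
\end{proof}

\begin{proposition}\label{prop:chain}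
Every chain has length at most $N$.
\end{proposition}

\begin{proof}
Let $x_1,\dots,x_m$ be a chain and $M=(A(x_p,x_q))_{p,q\le m}$. By \eqref{eq:vanish}, the entries with $p<q$ vanish and the diagonal entries do not. So $M$ is lower triangular, its determinant is the product of the diagonal entries, and its rank is $m$. By Lemma~\ref{lem:factor}, $M$ is the product of the $m\times N$ matrix with rows $P(x_p)$ and the $N\times m$ matrix with columns $Q(x_q)$. The columns of $M$ are therefore linear combinations of the $N$ columns of the first factor, so the rank of $M$ is at most $N$.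
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:general}(a),(b)]
Part (a) follows from Proposition~\ref{prop:chain} and Lemma~\ref{lem:greedy}. If $G$ is finite, each translate of $U$ has $|U|$ elements, so (a) gives $|G|\le N|U|$. In Example~\ref{ex:sharp}, $|U|=1$ and $|G|=N$, so $1/N$ cannot be improved.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $r$ be the number of distinct subgroups among $H_1,\dots,H_n$, and let $k_1,\dots,k_r$ be their multiplicities, so that $\sum_jk_j=n$. Part (b) gives $|G\setminus E|\ge|G|/2^n$. Example~\ref{ex:sharp} with all $k_j=1$ attains equality.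
\end{proof}

\section{The case of equality}\label{sec:equality}

Suppose that $U=uW$ with $W$ a subgroup. Then $U$ is invariant under right multiplication by $W$ and, since $uW=(uWu^{-1})u$, under left multiplication by $uWu^{-1}$. Part (c) says that in the case of equality each family of cosets inherits both symmetries separately; note that right multiplication by $W$ fixes a coset $gH_j$ exactly when $W\le H_j$. Without equality this fails: in $\mathbb Z/4$ the cosets $\{1\}$ and $\{3\}$ of the trivial subgroup leave $W=\{0,2\}$ uncovered, with $|U|=2>4/3$, and $W$ is not contained in the trivial subgroup.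

\begin{proof}[Proof of Theorem~\ref{thm:general}(c)]
Let $G$ be finite with $N|U|=|G|$. We first assume $1\in U$ and prove the statement with $u=1$.

\medskip\noindent\emph{Step 1: $U$ is a subgroup.} Equality forces every covering by at most $N$ translates to be a partition. One partition does not make $U$ a subgroup; the point is that a chain may start with any admissible pair. We claim that for $a,b\in G$,
\begin{equation}\label{eq:dichotomy}
aU\cap bU\ne\emptyset\implies b\in aU .
\end{equation}
Suppose $b\notin aU$. Then $a,b$ is a chain, and by Lemma~\ref{lem:greedy}(i) and Proposition~\ref{prop:chain} it extends to a chain $x_1=a$, $x_2=b,\dots,x_m$ with $m\le N$ and $G=\bigcup_px_pU$. In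
\[
|G|=\Bigl|\bigcup_px_pU\Bigr|\le m|U|\le N|U|=|G|
\]
both inequalities are equalities, and the first is an equality only if the translates are pairwise disjoint. So $aU\cap bU=\emptyset$, which proves \eqref{eq:dichotomy}.

Let $v\in U$. Then $v\in vU\cap U$ because $1\in U$, and \eqref{eq:dichotomy} with $a=v$, $b=1$ gives $1\in vU$, that is $v^{-1}\in U$. Now let $v,v'\in U$. We have $1\in v^{-1}U$ because $v\in U$, and $1\in v'U$ because $v'^{-1}\in U$. So \eqref{eq:dichotomy} with $a=v^{-1}$, $b=v'$ gives $v'\in v^{-1}U$, that is $vv'\in U$. Thus $W=U$ is a subgroup, of index $|G|/|U|=N$.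

\medskip\noindent\emph{Step 2: $P$ and $Q$ are constant on the left cosets of $W$.} So far we know the union of the cosets, and we want information on each family. The vectors $P(x)$ and $Q(y)$ record the families separately, and equality in the rank bound leaves them no freedom. By \eqref{eq:vanish},
\begin{equation}\label{eq:block}
\langle P(x),Q(y)\rangle\neq0\iff xW=yW .
\end{equation}
Let $x_1,\dots,x_N$ represent the left cosets of $W$. By \eqref{eq:block} the matrix $(A(x_p,x_q))$ is diagonal with nonzero diagonal entries, hence invertible. It is the product of the $N\times N$ matrix with rows $P(x_p)$ and the $N\times N$ matrix with columns $Q(x_q)$, so both factors are invertible. Thus $P(x_1),\dots,P(x_N)$ and $Q(x_1),\dots,Q(x_N)$ are bases of $K^\Sigma$.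

Fix $p$. The space $L_p=\{v\in K^\Sigma:\langle P(x_q),v\rangle=0\text{ for all }q\ne p\}$ is defined by $N-1$ independent linear equations in $N$ unknowns, so it has dimension $1$. By \eqref{eq:block}, $Q(y)\in L_p$ for all $y\in x_pW$. The coordinate of $Q(y)$ at $s=(0,\dots,0)$ is $1$, and two proportional vectors with a common coordinate equal to $1$ coincide. So $Q$ is constant on $x_pW$.

Likewise $L_p'=\{v\in K^\Sigma:\langle v,Q(x_q)\rangle=0\text{ for all }q\ne p\}$ has dimension $1$ and contains $P(x)$ for all $x\in x_pW$. The coordinate of $P(x)$ at $\kappa=(k_1,\dots,k_r)$ is a product of factors $e_0=1$. So $P$ is constant on $x_pW$.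

\medskip\noindent\emph{Step 3: reading off coordinates.} Fix $j$ and $w\in W$, and let $\varepsilon_j$ be the vector with $1$ in place $j$ and $0$ elsewhere. Both $\varepsilon_j$ and $\kappa-\varepsilon_j$ lie in $\Sigma$ because $k_j\ge1$.

We have $Q_{\varepsilon_j}(y)=-t_j(y)$. From $Q(w)=Q(1)$ we get $t_j(w)=t_j(1)$, so $wH_j=H_j$ by \eqref{eq:label}. Hence $W\le H_j$.

In $P_{\kappa-\varepsilon_j}(x)$ the $j$-th factor is $e_1$ and the others are $e_0$, so $P_{\kappa-\varepsilon_j}(x)=\sum_it_j(xg_{j,i})$. From $P(w)=P(1)$ we get
\[
\sum_{i=1}^{k_j}t_j(wg_{j,i})=\sum_{i=1}^{k_j}t_j(g_{j,i}).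
\]
On each side the coefficient of the variable $t_{j,c}$ is the multiplicity of the coset $c$ in the corresponding family. The variables are independent and $K$ has characteristic $0$, so the multiplicities agree as integers: the multisets $\{wg_{j,i}H_j\}_i$ and $\{g_{j,i}H_j\}_i$ are equal. Up to this point only the distinctness \eqref{eq:label} of the labels was used.

\medskip\noindent\emph{Step 4: undoing the normalization.} In general, pick $u\in U$ and apply Steps 1--3 to the cosets $u^{-1}g_{j,i}H_j$. Their uncovered set $W=u^{-1}U$ is a subgroup of index $N$ with $W\le H_j$, so $U=uW$. Each $w\in W$ permutes the multiset $\{u^{-1}g_{j,i}H_j\}_i$, and multiplying on the left by $u$ shows that $uwu^{-1}$ permutes $\{g_{j,i}H_j\}_i$.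
\end{proof}

\begin{example}
``Permutes'' cannot be replaced by ``fixes each member of''. Let $G=S_3$, let $H=\{1,(1\,2)\}$ be the stabilizer of $3$, and take the two cosets other than $H$. Then $N=3$ and $U=W=H$ has $6/3$ elements. The coset $gH$ is determined by $g(3)$, the two chosen cosets have $g(3)=1$ and $g(3)=2$, and left multiplication by $(1\,2)\in W$ interchanges them.
\end{example}

\begin{proof}[Proof of Corollary~\ref{cor:equality}]
Group equal subgroups, with multiplicities $k_1,\dots,k_r$, and let $U=G\setminus E$. By (b),
\[
\frac{|G|}{2^n}=|U|\ge\frac{|G|}{\prod_j(k_j+1)}\ge\frac{|G|}{2^n},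
\]
so $\prod_j(k_j+1)=\prod_j2^{k_j}$. Each factor on the left is at most the corresponding factor on the right, and strictly smaller if $k_j\ge2$ by \eqref{eq:binom}. So all $k_j$ equal $1$, which means that $H_1,\dots,H_n$ are pairwise distinct, and $N=2^n$. Part (c) gives $U=uW$ with $[G:W]=2^n$ and $W\le H_i$ for all $i$. Each family consists of the single coset $g_iH_i$, so every $z\in uWu^{-1}$ satisfies $zg_iH_i=g_iH_i$, that is $g_i^{-1}zg_i\in H_i$. Hence $uWu^{-1}\le g_iH_ig_i^{-1}$. Finally, $2^n=[G:W]=[G:H_i]\,[H_i:W]$, so $[G:H_i]$ is a power of $2$.
\end{proof}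

\begin{example}
Equality in Theorem~\ref{thm:main} does not force the indices to be $2$, nor $W$ to be normal. Let $G=H_0>H_1>\dots>H_n$ with $[H_{i-1}:H_i]=2$ for all $i$. Each set $H_{i-1}\setminus H_i$ is a coset of $H_i$, and these $n$ cosets leave exactly $W=H_n$ uncovered, which has index $2^n$, while $[G:H_i]=2^i$. The cosets $\{1,3\}$ and $\{2\}$ in $\mathbb Z/4$ are the case $H_1=\{0,2\}$, $H_2=\{0\}$. In the dihedral group of order $8$, with rotation $\rho$ of order $4$ and reflection $\sigma$, take $H_1=\{1,\rho^2,\sigma,\rho^2\sigma\}$ and $H_2=\{1,\sigma\}$; here $W=H_2$ is not normal, since $\rho\sigma\rho^{-1}=\rho^2\sigma$.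
\end{example}

\begin{thebibliography}{1}

\bibitem{problem}
\texttt{http://globalauthorid.com/\allowbreak WebPortal/\allowbreak ArticleView?wd=\allowbreak 03E459076164F53E\allowbreak 4AFC361C0418E782\allowbreak 3D8AFC547CF253DC\allowbreak 2966E5E1EB0FAD06}

\end{thebibliography}
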